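# Colengths of $p$-power iterates of a derivation

## 1. The congruence and the ideals it compares

Let $K$ be a field of characteristic $p\neq 0$, let $r\ge 1$, and let $R=K[[t]]=K[[t_1,\dots,t_r]]$ with maximal ideal $\mathfrak m_R=(t_1,\dots,t_r)$. Let $D:R\to R$ be a $K$-linear derivation, and write $D^q$ for the $q$-fold composite. Put
$$d_n=d_n(D)=\dim_K R/(D^{p^n}t_1,\dots,D^{p^n}t_r)\in\{0,1,2,\dots,\infty\}.$$

**Theorem A.** Let $n\ge 1$ and $d_n<\infty$. Then $d_{n-1}\le d_n<\infty$ and
$$d_n\equiv d_{n-1}\pmod{p^n}.$$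

The question behind this was a conjecture: for every $n\ge1$, the colengths of the ideals $(D^{p^n}t_1,\dots,D^{p^n}t_r)$ and $(D^{p^{n-1}}t_1,\dots,D^{p^{n-1}}t_r)$ are congruent modulo $p^n$, provided they are finite. Theorem A says that the conjecture is true, and that it is enough to assume that the first of the two colengths is finite.

Let us unpack the terms. The *colength* of an ideal $I\subset R$ is $\dim_KR/I$. In one variable the colength of $(g)$ is the order of vanishing $\operatorname{ord} g$. In two variables $(t_1^2,t_2^3)$ has colength $6$, with basis $t_1^it_2^j$ for $i<2$, $j<3$. The ideal $(t_1^2,t_1t_2)$ has infinite colength, since no power of $t_2$ lies in it. The unit ideal has colength $0$.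

**A derivation is determined by the values $Dt_i$.** By the Leibniz rule, any $K$-linear derivation $E_0$ of $R$ maps $\mathfrak m_R^N$ into $\mathfrak m_R^{N-1}$. The derivations $E_0$ and $\sum_i E_0t_i\cdot\partial_i$ agree on polynomials. Every $u\in R$ is a polynomial modulo $\mathfrak m_R^N$, so the two agree on $u$ modulo $\mathfrak m_R^{N-1}$, for every $N$. Hence
$$E_0u=\sum_i \partial_iu\cdot E_0t_i\quad\text{for all }u\in R,\qquad\text{so}\qquad E_0(R)\subset(E_0t_1,\dots,E_0t_r).\tag{1}$$
Conversely, any choice of $f_1,\dots,f_r\in R$ gives a derivation $\sum_i f_i\partial_i$. The ideal $(Dt_1,\dots,Dt_r)$ is the ideal of zeros of the vector field $D$, and $d_0$ is the multiplicity of its zero at the origin. Note that $Dt_i$ may have a constant term; then $d_0=0$.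

**Why $p$-power iterates.** The formula $D^p(uv)=\sum_i\binom pi D^iu\,D^{p-i}v$ reduces to $D^p(u)v+uD^p(v)$ in characteristic $p$. So $D^p$ is again a derivation, and so is every $D^{p^l}$. Thus $d_n$ is the multiplicity of the zero of the vector field $D^{p^n}$.

**The inequality.** Apply (1) to the derivation $E_0=D^{p^l}$. Since $D^{p^{l+1}}t_i=E_0^pt_i=E_0(E_0^{p-1}t_i)$, we get
$$(D^{p^{l+1}}t_1,\dots,D^{p^{l+1}}t_r)\subset(D^{p^l}t_1,\dots,D^{p^l}t_r),\qquad d_0\le d_1\le d_2\le\cdots.\tag{2}$$
This is the first assertion of Theorem A. The congruence remains.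

## 2. Monomial derivations

Take $r=1$ and $D=t^a\partial$, $a\ge0$. Since $D(t^e)=e\,t^{e+a-1}$,
$$D^kt=\prod_{j=0}^{k-1}\bigl(1+j(a-1)\bigr)\cdot t^{1+k(a-1)}$$
as long as the product is nonzero in $K$; otherwise $D^kt=0$. If $a\not\equiv1\pmod p$, one of the factors with $0\le j\le p-1$ is $0$ in $K$, so $D^pt=0$ and $d_n=\infty$ for $n\ge1$. For example $D=\partial$ has $d_0=0$ and $d_1=\infty$: finiteness can be lost in passing from $d_0$ to $d_1$.

If $a\equiv1\pmod p$, every factor is $1$ in $K$, so $d_n=1+p^n(a-1)$ and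
$$d_n-d_{n-1}=(p^n-p^{n-1})(a-1).$$
The first factor supplies $p^{n-1}$; the last $p$ comes from $p\mid a-1$. For $p=2$, $a=3$ we get $d_0,d_1,d_2=3,5,9$, with differences $2,4$.

In several variables take $D=\sum_it_i^{a_i}\partial_i$ with all $a_i\ge 1$ and $a_i\equiv1\pmod p$. Then $d_n=\prod_i\bigl(1+p^n(a_i-1)\bigr)$. Each factor is congruent modulo $p^n$ to the one for $n-1$, so the products are congruent too. For $p=2$, $a_1=a_2=3$ the sequence begins $9,25,81$, with differences $16$ and $56$.

A case where $d_0=0$: let $p=2$, $r=1$ and $D=(1+t^3)\partial$. Then $Dt=1+t^3$ and $D^2t=3t^2(1+t^3)=t^2(1+t^3)$, so $d_0=0$ and $d_1=2$. We shall come back to this example.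

## 3. One variable: $D^p$ is a multiple of $D$

For $r=1$ the whole sequence can be computed, and this is the natural first approach. It gives more than the congruence.

**Theorem D.** For $r=1$, the sequences $(d_n)_{n\ge0}$ with all terms finite are exactly
$$d_n=a+m\,\frac{p^n-1}{p-1},\qquad a\ge0,\quad m\in p\,\mathbb Z_{\ge0},$$
with $m=(a-1)(p-1)$ if $a\equiv1\pmod p$, and $m\ge(a-1)(p-1)$ if $a\not\equiv1\pmod p$. If some $d_n$ is infinite and $D\ne0$, then $d_0<\infty$ and $d_n=\infty$ for all $n\ge1$.

*Proof.* Let $D=f\partial\neq0$ with $\partial=d/dt$. Work in $K((t))$, to which $D$ extends. Let $M=K((t^p))$, which is the kernel of $\partial$ on $K((t))$; we have $K((t))=\bigoplus_{i=0}^{p-1}t^iM=M(t)$, and $D$ is $M$-linear.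

**Step 1 (compute $D^{p^n}$ from one function $h$).** The $M$-linear derivation $D^p$ of $M(t)$ is determined by its value at $t$, so $D^p=hD$ with $h=D^pt/f$. Since $D^p$ commutes with $D$, we have $hD\circ D=D\circ hD=D(h)D+hD\circ D$. Hence $D(h)D=0$. Applying this to $t$ gives $D(h)f=0$, so $D(h)=0$ and $h\in M$. Now $D$ is $M$-linear, so powers of $h$ pass through $D$. If $D^{p^n}=h^cD$ with $c=1+p+\dots+p^{n-1}$, then $D^{p^{n+1}}=(h^cD)^p=h^{pc}D^p=h^{pc+1}D$. By induction
$$D^{p^n}=h^{1+p+\dots+p^{n-1}}D.\tag{3}$$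

**Step 2 (compute $h$).** We claim
$$h=-\partial^{p-1}(f^{p-1});\quad\text{equivalently, if } f^{p-1}=\sum_jc_jt^j,\text{ then } h=\sum_{q\ge0}c_{pq+p-1}t^{pq}.\tag{4}$$
The two forms agree, because $\partial^{p-1}$ is $M$-linear, kills $1,t,\dots,t^{p-2}$, and sends $t^{p-1}$ to $(p-1)!=-1$. For the same reason $\partial^{p-1}$ maps $K((t))$ onto $M$, and its kernel is the $M$-span of $1,\dots,t^{p-2}$, which is also the image of $\partial$.

Put $\lambda(u)=-\partial^{p-1}(u/f)$. This is an $M$-linear surjection $K((t))\to M$ with kernel $f\operatorname{im}\partial=\operatorname{im}D$. The $M$-linear operator $T=D^{p-1}-h$ kills $\operatorname{im}D$, because $TD=D^p-hD=0$. Choose $u_1$ with $\lambda(u_1)=1$. For every $u$ the element $u-\lambda(u)u_1$ lies in $\ker\lambda=\operatorname{im}D$, so $T(u)=\lambda(u)T(u_1)$. Thus $T=c\lambda$ with $c=T(u_1)\in K((t))$.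

To find $c$, compare coefficients. The operators $1,\partial,\dots,\partial^{p-1}$ are linearly independent over $K((t))$: if $\sum a_i\partial^i=0$, applying it to $1,t,\dots,t^{p-1}$ in turn gives $a_0=0$, then $1!\,a_1=0$, and so on, and $i!\ne0$ in $K$ for $i<p$. The coefficient of $\partial^{p-1}$ in $T=(f\partial)^{p-1}-h$ is $f^{p-1}$; in $c\lambda=-c\,\partial^{p-1}\circ f^{-1}$ it is $-cf^{-1}$. So $c=-f^p$. Evaluate $T=c\lambda$ at $1$. Since $D^{p-1}(1)=0$ and $f^p\in M$,
$$-h=T(1)=c\lambda(1)=f^p\,\partial^{p-1}(f^{-1})=\partial^{p-1}(f^{p-1}),$$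
which is (4).

**Step 3 (shape of the sequence).** Let $a=\operatorname{ord}f=d_0<\infty$. By (3), $D^{p^n}t=h^{1+\dots+p^{n-1}}f$. If $h=0$, then $d_n=\infty$ for all $n\ge1$. Otherwise put $m=\operatorname{ord}h$. By (4), $m\in p\mathbb Z_{\ge0}$, and $d_n=a+m\frac{p^n-1}{p-1}<\infty$ for all $n$. This proves the last sentence of the theorem and the shape of the sequence. (For $D=0$ all $d_n$ are infinite.)

**Step 4 (constraints on $m$).** By (4), $m+p-1$ is the least exponent $\equiv-1\pmod p$ that occurs in $f^{p-1}$. Since $\operatorname{ord}f^{p-1}=a(p-1)$, we get $m+p-1\ge a(p-1)$, i.e. $m\ge(a-1)(p-1)$. If $a\equiv1\pmod p$, then $a(p-1)\equiv-a\equiv-1\pmod p$, so the lowest exponent itself qualifies and equality holds.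

**Step 5 (every allowed pair occurs).** If $a\equiv1\pmod p$, take $f=t^a$; Step 4 gives $m=(a-1)(p-1)$. Let $a\not\equiv1\pmod p$, $p\mid m$, $m\ge0$ and $m\ge(a-1)(p-1)$. Since $p\nmid(a-1)(p-1)$, we have $m\ne(a-1)(p-1)$, so $b:=m+p-1-a(p-1)>0$. Take $f=t^a(1+t^b)$. Then
$$f^{p-1}=\sum_j\binom{p-1}{j}t^{a(p-1)+jb},$$
with increasing exponents. The exponent for $j=0$ is $\equiv-a\not\equiv-1\pmod p$. The exponent for $j=1$ is $m+p-1\equiv-1\pmod p$, with coefficient $p-1\ne0$ in $K$. So $\operatorname{ord}h=m$. $\square$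

For $r=1$ we get $d_n-d_{n-1}=mp^{n-1}$ with $p\mid m$, which is Theorem A. The same computation shows that Theorem A is sharp in every dimension.

**Theorem C.** For every $r\ge1$, every $n\ge1$ and every field $K$ of characteristic $p$, the set of values of $d_n(D)-d_{n-1}(D)$, over all $D$ on $K[[t_1,\dots,t_r]]$ with $d_n(D)<\infty$, is exactly $p^n\mathbb Z_{\ge0}$.

*Proof.* That all differences lie in $p^n\mathbb Z_{\ge0}$ is Theorem A, whose proof (Sections 4–8) does not use Theorem C. Conversely let $b\ge0$. By Step 5 with $a=0$, $m=pb$, the derivation $D_1=(1+t_1^{pb+p-1})\partial_1$ on $K[[t_1]]$ has $d_n(D_1)=pb\frac{p^n-1}{p-1}$ for all $n\ge0$. Put $D=D_1+\sum_{i\ge2}t_i\partial_i$. Then $D^{p^n}t_1=D_1^{p^n}t_1$ and $D^{p^n}t_i=t_i$ for $i\ge2$, so $d_n(D)=d_n(D_1)$ and $d_n(D)-d_{n-1}(D)=pb\cdot p^{n-1}=p^nb$. $\square$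

In particular the modulus $p^n$ cannot be improved for any $p,r,n$. No classification of the sequences $(d_n)$ for $r\ge2$ is claimed.

**Where this approach stops.** Everything rested on $D^p=hD$, which holds because the $M$-linear derivations form a one-dimensional $K((t))$-space. For $r\ge2$ it is false. Let $D=t_1\partial_1+\lambda t_2\partial_2$ with $\lambda\in K\setminus\mathbb F_p$. Then $D^p=t_1\partial_1+\lambda^pt_2\partial_2$. If $D^p=hD$ with $h$ in the fraction field of $R$, applying both sides to $t_1$ gives $h=1$, and applying them to $t_2$ gives $\lambda^p=\lambda$, a contradiction. We need a source of divisibility by $p^n$ that does not depend on comparing $D^p$ with $D$.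

## 4. The self-map $t\mapsto t+s\,Dt$ and its $p^n$-th iterate

There is one well-known source. If $f$ is a permutation of a finite set $X$ with $f^{p^n}=\mathrm{id}$, then
$$\#\mathrm{Fix}(f^{p^n})-\#\mathrm{Fix}(f^{p^{n-1}})=\#\{x: \text{the orbit of }x\text{ has size exactly }p^n\},$$
which is divisible by $p^n$. So we would like a self-map whose $p^l$-th iterate has fixed-point equations $D^{p^l}t_i=0$.

In characteristic $0$ one would try the flow $\exp(sD)$, but this needs division by $p!$. Truncating to $1+sD$ loses multiplicativity: $(u+sDu)(v+sDv)$ differs from $uv+sD(uv)$ by $s^2Du\,Dv$. The remedy is to keep a ring homomorphism and let it agree with $1+sD$ only on the variables: $t_i\mapsto t_i+s\,Dt_i$. In characteristic $p$ this is good enough.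

### Substitution

Let $\Lambda$ be a complete Noetherian local ring (possibly a field), $S$ a complete Noetherian local ring with maximal ideal $\mathfrak m_S$, $\Lambda\to S$ a local homomorphism, and $y\in\mathfrak m_S^r$. Substitution $u\mapsto u(y)$ is the unique continuous $\Lambda$-algebra homomorphism $\Lambda[[t]]\to S$ with $t_i\mapsto y_i$, for the maximal-ideal topologies. (Terms of degree $\ge N$ in $t$ land in $\mathfrak m_S^N$, which gives existence; polynomials are dense, which gives uniqueness.)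

* **(S1)** If $\psi$ is an $r$-tuple in the maximal ideal of $\Lambda[[t]]$, then $(u\circ\psi)(y)=u(\psi(y))$. Both sides are continuous $\Lambda$-algebra homomorphisms in $u$ sending $t_i$ to $\psi_i(y)$. This includes recentring: $S=A'[[v]]$ and $y=x+v$ with $x$ in the maximal ideal of $A'$.
* **(S2)** If $y,z\in\mathfrak m_S^r$ and $y_i\equiv z_i$ modulo an ideal $I\subset S$ for all $i$, then $u(y)\equiv u(z)\pmod I$ for all $u\in\Lambda[[t]]$. Indeed, in $\Lambda[[z,w]]$ (formal variables) the series $u(z+w)-u(z)$ vanishes at $w=0$, so it equals $\sum_iw_iU_i(z,w)$; now substitute $w=y-z$.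

### The iterate formula

Let $A=K[[s]]$ and
$$\varphi_i=t_i+s\,Dt_i\in(s,t)\subset A[[t]],\qquad \sigma(u)=u(\varphi)\quad(u\in A[[t]]).$$
The tuple $\varphi$ lies in the maximal ideal even if $Dt_i$ has a constant term, so $\sigma$ is a well-defined $A$-algebra endomorphism of $A[[t]]=K[[s,t]]$. Let $\varphi^{(q)}$ be the $q$-fold composite. By (S1), $\sigma^q(t_i)=\varphi_i^{(q)}$.

**Proposition 1.** For every $l\ge0$ there are $F_i^{(p^l)}\in A[[t]]$ with
$$\varphi_i^{(p^l)}-t_i=s^{p^l}F_i^{(p^l)},\qquad F_i^{(p^l)}\equiv D^{p^l}t_i\pmod s.\tag{5}$$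

*Proof.* **Step 1 (show that $\sigma-1=sE$, where $E$ is $A$-linear and $E(u)\equiv D(u|_{s=0})\pmod s$).** For $u_0\in K[[t]]$ write in $K[[t,w]]$
$$u_0(t+w)=u_0(t)+\sum_iw_i\,\partial_iu_0(t)+\sum_{i\le j}w_iw_jU_{ij}(t,w).$$
Substituting $w_i=s\,Dt_i$ and using (1) gives $\sigma(u_0)\equiv u_0+s\sum_i\partial_iu_0\,Dt_i=u_0+s\,Du_0\pmod{s^2}$. Moreover $\varphi_i\equiv t_i\pmod s$, so (S2) gives $\sigma(u)\equiv u\pmod s$ for every $u\in A[[t]]$. Now write a general $u$ as $u_0+su_1$ with $u_0\in K[[t]]$, $u_1\in A[[t]]$. Then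
$$\sigma(u)-u=(\sigma(u_0)-u_0)+s(\sigma(u_1)-u_1)\equiv s\,Du_0\pmod{s^2}.$$
Since $s$ is a nonzerodivisor, $E=s^{-1}(\sigma-1)$ is well defined and $A$-linear, with the stated reduction.

**Step 2 (iterate $E$).** We have $E^qt_i\equiv D^qt_i\pmod s$ by induction: $E^{q}t_i=E(E^{q-1}t_i)\equiv D\bigl((E^{q-1}t_i)|_{s=0}\bigr)=D(D^{q-1}t_i)$.

**Step 3 (iterate $\sigma$, using characteristic $p$).** In the ring of $A$-linear endomorphisms of $A[[t]]$, which has characteristic $p$, the elements $\sigma$ and $1$ commute, and $s$ commutes with $E$. So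
$$\sigma^{p^l}-1=(\sigma-1)^{p^l}=(sE)^{p^l}=s^{p^l}E^{p^l}.$$
Apply this to $t_i$ and set $F_i^{(p^l)}=E^{p^l}t_i$. $\square$

So over $K((s))$, the fixed points of $\varphi^{(p^l)}$ are the zeros of $F^{(p^l)}$, a deformation of $D^{p^l}t_1,\dots,D^{p^l}t_r$. Division by $s^{p^l}$ is essential: modulo $s$ the map $\varphi$ itself is the identity.

### Two examples in characteristic $2$

**Counting works: $D=(1+t^3)\partial$.** Put $f=1+t^3$, so $\varphi=t+sf$. The equation $\varphi=t$ is $sf=0$, and $f$ is a unit: no fixed points, matching $d_0=0$. Next, $\varphi^{(2)}-t=sf+s(1+\varphi^3)=s(t^3+\varphi^3)$, and expanding $\varphi^3=(t+sf)^3$ gives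
$$\varphi^{(2)}-t=s^2f\,(t^2+s\,t f+s^2f^2).$$
Since $f$ is a unit, the fixed points of $\varphi^{(2)}$ with positive valuation are the solutions of $t=\omega sf(t)$ with $\omega^2+\omega+1=0$. After adjoining $\omega$ there are two, $x_\omega=\omega s(1+x_\omega^3)$ and likewise $x_{\omega^2}$. The map $\varphi$ exchanges them: $\varphi(x_\omega)=x_\omega+sf(x_\omega)=x_\omega(1+\omega^{-1})=\omega x_\omega$, and $y=\omega x_\omega$ satisfies $y^3=x_\omega^3$ and $y=\omega^2s(1+y^3)$, so $y=x_{\omega^2}$. Thus $d_1-d_0=2$ is one orbit of size $2$. Note that a field extension was needed to see the points.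

**Counting stops: $D=t^3\partial$.** Here $\varphi=t+st^3$, and the same expansion gives $\varphi^{(2)}-t=s^2t^5(1+st^2+s^2t^4)$. The last factor is a unit. The only fixed point of $\varphi$ or $\varphi^{(2)}$ is $t=0$, with multiplicities $3$ and $5$. There are no orbits of size $2$ at all, and orbit counting says nothing about $5-3$. We need to know how the multiplicity of a single fixed point changes when the map is iterated.

### Multiplicity of a fixed point

Let $L$ be any field, $v=(v_1,\dots,v_r)$, and let $g=(g_1,\dots,g_r)\in L[[v]]^r$ have no constant terms. Write $g^q$ for the $q$-fold composite and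
$$I(g)=(g_1-v_1,\dots,g_r-v_r),\qquad e(g)=\dim_LL[[v]]/I(g)\in\{1,2,\dots,\infty\}.$$
So $e(g)$ is the multiplicity of $0$ as a fixed point. For $g=v+v^2$ in characteristic $2$ we have $g^2=v+v^2+(v+v^2)^2=v+v^4$, so $e(g)=2$ and $e(g^2)=4$.

The statement we need is the following; $\mu$ denotes the Möbius function, and we shall often use that $\sum_{q\mid m}\mu(m/q)=0$ for $m>1$.

**Theorem B (Dold congruences; any field $L$, any characteristic).** If $m\ge1$ and $e(g^m)<\infty$, then $e(g^q)<\infty$ for all $q\mid m$, and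
$$\sum_{q\mid m}\mu(m/q)\,e(g^q)\equiv0\pmod m.$$

For $m=p^n$ the sum is $e(g^{p^n})-e(g^{p^{n-1}})$; for $m=6$ it is $e(g^6)-e(g^3)-e(g^2)+e(g)$. We prove Theorem B by deforming $g$ so that its multiple fixed point breaks up, and counting orbits. In the example $g=v+v^2$ this can be done by hand. Deform to $\varphi=t+t^2+st$ over $L[[s]]$, where $L$ has characteristic $2$. Then
$$\varphi-t=t(t+s),\qquad \varphi^{(2)}-t=t(t+s)(t^2+st+s),$$
as one checks by expanding $\varphi^{(2)}-t=s^2t+(s+s^2)t^2+t^4$. The fixed point of multiplicity $2$ became the two simple fixed points $0,s$. The multiplicity $4$ for the second iterate became these two together with the two roots of $t^2+st+s$. If $x$ is such a root, then $x^2+sx=s$, so $\varphi(x)=x+(x^2+sx)=x+s$, which is the other root. So $4-2$ is one orbit of size $2$.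

Both the passage from $D$ to $\varphi$ and this deformation need the same two tools: conservation of the number of zeros in a family over $k[[s]]$ (Section 5), and the bookkeeping of orbits with multiplicities (Section 6).

## 5. Zeros of a family over a complete discrete valuation ring

Let $A$ be a complete DVR with uniformizer $s$, residue field $k$ and fraction field $L$. For a finite extension $L'/L$, let $A'$ be the integral closure of $A$ in $L'$, with maximal ideal $\mathfrak m'$. Then $A'$ is a complete DVR, finite free over $A$ (Serre, *Local Fields*, II §2, Prop. 3; no separability is needed).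

**Lemma 1.** Let $F_1,\dots,F_r\in A[[t]]$ have reductions $\bar F_i\in k[[t]]$ with $d:=\dim_kk[[t]]/(\bar F)<\infty$. Then for every sufficiently large finite extension $L'/L$, the set $Z=\{x\in\mathfrak m'^r:F(x)=0\}$ is finite, and
$$d=\sum_{x\in Z}\dim_{L'}L'[[v]]/(F_1(x+v),\dots,F_r(x+v)),\tag{6}$$
with all summands finite and $\ge1$.

*A small case.* Let $A=k[[s]]$, $r=1$, $F=t^2-s$, so $d=2$. There is no zero in $sk[[s]]$, but over $L'=L(\sqrt s)$ there are the zeros $\pm\sqrt s$. If $\operatorname{char}k\ne2$ these are two simple zeros. If $\operatorname{char}k=2$ there is one zero, $F(\sqrt s+v)=v^2$, and its multiplicity is $2$; here $L'/L$ is inseparable.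

*Proof.* Put $C=A[[t]]/(F)$.

**Step 1 (the total count is conserved: $C$ is free of rank $d$ over $A$).** If $d=0$, then $C/sC=0$, so $C=0$ by Nakayama. Let $d>0$. Then no $\bar F_i$ is a unit, so all $F_i$ lie in the maximal ideal of $A[[t]]$, a regular local ring of dimension $r+1$. Since $C/sC=k[[t]]/(\bar F)$ has finite length, the $r+1$ elements $F_1,\dots,F_r,s$ form a system of parameters. In a regular (hence Cohen–Macaulay) local ring this is a regular sequence, so $s$ is a nonzerodivisor on $C$. By Krull's intersection theorem $C$ is $s$-adically separated. As $A$ is $s$-adically complete and $C/sC$ is finite over $k$, the $A$-module $C$ is finite (Matsumura, *Commutative Ring Theory*, Thm 8.4). It is finite and torsion-free over a DVR, hence free, of rank $\dim_kC/sC=d$.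

**Step 2 (choose $L'$ so that all points become rational).** The finite-dimensional $L$-algebra $C\otimes_AL$ has finitely many $L$-algebra maps to an algebraic closure $\bar L$. Let $L'\subset\bar L$ be any finite extension of $L$ containing all their images. Since $A'$ is finite free over $A$, we have $C':=C\otimes_AA'=A'[[t]]/(F)$. Put $B=C\otimes_AL'=C'[1/s]$, so $\dim_{L'}B=d$. Let $\kappa$ be the residue field of $B$ at a maximal ideal. It is finite over $L'$, and any $L'$-embedding $\kappa\to\bar L$ maps the image of $C\otimes_AL$ into $L'$. Since $B$ is generated by $C\otimes_AL$ and $L'$, we get $\kappa=L'$. So the Artinian ring $B$ decomposes as $B=\prod_\chi B_\chi$ over the $L'$-algebra maps $\chi:B\to L'$, where $B_\chi=B/\mathfrak n_\chi^N$ for $N\gg0$ and $\mathfrak n_\chi=\ker\chi$.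

**Step 3 (the maps $\chi$ correspond to the points of $Z$).** Given $\chi$, put $x_i=\chi(t_i)$.

First, $x\in\mathfrak m'^r$. Since $C'$ is finite over $A'$, the ring $\chi(C')$ is integral over $A'$, so $\chi(C')\subset A'$. Since $C/sC$ is finite-dimensional and local (or zero), $t_i$ is nilpotent in it, so $t_i^M\in sC$ for some $M$. Hence $x_i^M\in\mathfrak m'$ and $x_i\in\mathfrak m'$.

Second, $\chi$ is evaluation at $x$. For $g\in A'[[t]]$ write $g=g_N+\sum_{|\alpha|=N}t^\alpha h_\alpha$ with $g_N$ a polynomial of degree $<N$. Then $\chi(g)-g_N(x)=\sum x^\alpha\chi(h_\alpha)$ and $g(x)-g_N(x)=\sum x^\alpha h_\alpha(x)$ both lie in $\mathfrak m'^N$. Letting $N\to\infty$ gives $\chi(g)=g(x)$. In particular $F(x)=\chi(F)=0$, so $x\in Z$, and $x$ determines $\chi$.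

Conversely, for $x\in Z$, evaluation at $x$ kills $F$ and defines a map $\chi$. So $Z$ is in bijection with the finite set of the $\chi$.

**Step 4 (the factor $B_\chi$ is the local ring of (6)).** Fix $x\in Z$ with its $\chi$, and put $G_i=F_i(x+v)\in A'[[v]]$. The substitution $t=x+v$ (with inverse $v=t-x$) identifies $A'[[t]]$ with $A'[[v]]$. So $B=A'[[v]][1/s]/(G)$, and $\chi$ sends $g/s^j$ to $g(0)/s^j$. A series with $g(0)=0$ lies in $(v)$, hence $\mathfrak n_\chi=(v)B$. Since $A'[[v]][1/s]/(v)^N=L'[[v]]/(v)^N$, we get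
$$B/\mathfrak n_\chi^N\cong L'[[v]]/((G)+(v)^N).$$
For $N\gg0$ this is $B_\chi$, of constant dimension, so $(G)+(v)^N=(G)+(v)^{N+1}$. Thus the finitely generated module $\bigl((G)+(v)^N\bigr)/(G)$ equals $(v)$ times itself, and Nakayama gives $(v)^N\subset(G)$. Hence $\dim_{L'}L'[[v]]/(G)=\dim_{L'}B_\chi$, which is finite and $\ge1$. Summing over $\chi$ gives $\dim_{L'}B=d$. $\square$

## 6. Orbits of fixed points, with multiplicities

**Lemma 2.** Let $g,h,k$ be $r$-tuples in $L[[v]]$ without constant terms. (a) $I(g^{ab})\subset I(g^a)$ for $a,b\ge1$. (b) $e(h\circ k)=e(k\circ h)$.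

*Proof.* **Part (a): a fixed point of $g^a$ is one of $g^{ab}$, at the level of ideals.** By definition $g_i^a(v)\equiv v_i$ modulo $I(g^a)$. If $g^{ab}_i(v)\equiv v_i$ modulo $I(g^a)$ for all $i$, then (S2) gives $g^{a(b+1)}_i(v)=g^a_i(g^{ab}(v))\equiv g^a_i(v)\equiv v_i$. Induct on $b$.

**Part (b): $h$ and $k$ identify the two fixed-point schemes.** The ring map $h^*:u\mapsto u(h(v))$ sends the generator $(h\circ k)_i-v_i$ of $I(h\circ k)$ to $h_i(k(h(v)))-h_i(v)$. Modulo $I(k\circ h)$ we have $(k\circ h)_j(v)\equiv v_j$, so by (S2) this element lies in $I(k\circ h)$. So $h^*$ induces a map $L[[v]]/I(h\circ k)\to L[[v]]/I(k\circ h)$. Symmetrically, $k^*$ induces a map in the other direction. By (S1) and (S2), $h^*k^*u=u\circ(k\circ h)\equiv u$ modulo $I(k\circ h)$, and likewise $k^*h^*u\equiv u$ modulo $I(h\circ k)$. The two maps are mutually inverse. $\square$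

**Lemma 3.** Let $A=k[[s]]$, $L=k((s))$, and let $\varphi=(\varphi_1,\dots,\varphi_r)$ with $\varphi_i\in(s,t)\subset A[[t]]$. Let $\varphi^{(q)}$ be the $q$-fold composite and $m\ge1$. Suppose that for each $q\mid m$ there is $c_q\ge0$ with $\varphi_i^{(q)}-t_i=s^{c_q}F_i^{(q)}$, $F_i^{(q)}\in A[[t]]$, such that the reductions of $F_1^{(q)},\dots,F_r^{(q)}$ mod $s$ generate an ideal of finite colength $d_q$ in $k[[t]]$. Then there is a finite extension $L'/L$ with the following properties. Let $f:\mathfrak m'^r\to\mathfrak m'^r$, $f(x)=\varphi(x)$, let $X_q$ be the set of fixed points of $f^q$ in $\mathfrak m'^r$, and for $x\in X_q$ put $f_x^q(v)=\varphi^{(q)}(x+v)-x\in L'[[v]]^r$, which has no constant terms.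

1. $X_q$ is finite and
$$d_q=\sum_{x\in X_q}e(f_x^q)\tag{7}$$
with finite summands, for all $q\mid m$.
2. $f$ permutes $X_m$, and all its orbits $O$ on $X_m$ have size dividing $m$. Choosing $x_O\in O$ and putting $g_O=f^{|O|}_{x_O}$,
$$\sum_{q\mid m}\mu(m/q)\,d_q=\sum_{O\subset X_m}|O|\sum_{q'\mid m/|O|}\mu\Bigl(\frac{m/|O|}{q'}\Bigr)e(g_O^{q'}),\qquad e(g_O^{m/|O|})=e(f^m_{x_O}).\tag{8}$$

(In this lemma $d_q$ is indexed by $q$ itself. In the application to Theorem A, $d_{p^l}$ here will be $d_l(D)$.)

*Proof.* Since $\varphi_i\in(s,t)$, the map $f$ sends $\mathfrak m'^r$ to itself, and by (S1) $\varphi^{(q)}(x)=f^q(x)$ for $x\in\mathfrak m'^r$. If $x\in X_q$, the constant term of $f_x^q$ is $f^q(x)-x=0$.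

**Step 1 (count the fixed points of each $f^q$).** Apply Lemma 1 to $F^{(q)}$, with one $L'$ large enough for all $q\mid m$. Since $s\ne0$ in $L'$, the zeros of $F^{(q)}$ in $\mathfrak m'^r$ are exactly the points of $X_q$. For $x\in X_q$ we have $s^{c_q}F_i^{(q)}(x+v)=\varphi_i^{(q)}(x+v)-x_i-v_i$, and $s$ is a unit in $L'[[v]]$. So the ideal $(F_i^{(q)}(x+v))_i$ of $L'[[v]]$ is $I(f_x^q)$, and (6) becomes (7).

**Step 2 (orbits).** If $f^m(x)=x$, then $f^m(f(x))=f(x)$, so $f$ maps $X_m$ to itself. Since $f^m=\mathrm{id}$ there, $f$ permutes $X_m$ and its orbit sizes divide $m$. For $q\mid m$ we have $X_q\subset X_m$, and $x\in X_m$ lies in $X_q$ if and only if its orbit size divides $q$.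

**Step 3 (multiplicity is constant along an orbit: $e(f_x^q)=e(f_{f(x)}^q)$ for $x\in X_q$).** Put $y=f(x)$, $h(v)=\varphi(x+v)-y$ and $k(v)=\varphi^{(q-1)}(y+v)-x$, where $\varphi^{(0)}=t$. These have no constant terms: $h(0)=f(x)-y=0$ and $k(0)=f^{q-1}(f(x))-x=0$. By (S1),
$$k\circ h=\varphi^{(q-1)}(\varphi(x+v))-x=f_x^q,\qquad h\circ k=\varphi(\varphi^{(q-1)}(y+v))-y=f_y^q.$$
Now use Lemma 2(b).

**Step 4 (sum up).** By Steps 2 and 3, an orbit $O$ of size $w$ contributes $w\,e(f^q_{x_O})$ to $d_q$ if $w\mid q$, and $0$ otherwise. For $q=wq'$ we have $f^q_{x_O}=g_O^{q'}$. Indeed, by (S1), $\varphi^{(w(j+1))}(x_O+v)-x_O=\varphi^{(w)}\bigl(x_O+f^{wj}_{x_O}(v)\bigr)-x_O=g_O(f_{x_O}^{wj}(v))$, and one inducts on $j$. In particular $e(g_O^{m/w})=e(f^m_{x_O})$. Multiply (7) by $\mu(m/q)$ and sum over $q\mid m$; since $m/q=(m/w)/q'$, this gives (8). $\square$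

Formula (8) shows what is missing. If every $e(g_O^{q'})$ were equal to $1$, the inner sum would be $\sum_{q'\mid m/w}\mu\bigl(\frac{m/w}{q'}\bigr)$, which is $0$ unless $w=m$; the right side would be $m$ times the number of orbits of size $m$. In general we need the inner sum to be divisible by $m/w$, and this is Theorem B for $g_O$.

## 7. Proof of the Dold congruences

We prove Theorem B. Finiteness of $e(g^q)$ for $q\mid m$ follows from Lemma 2(a), since $I(g^m)\subset I(g^q)$. For $m=1$ the congruence is trivial.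

The congruence is proved by induction on $e:=e(g^m)\ge1$, simultaneously for all fields $L$, all $g$ and all $m$, with $r$ fixed. Letting the field and $m$ vary is necessary, since the orbits live over an extension of $L((s))$ and carry the integer $m/w$. Let $m>1$.

**Step 1 (the case $e=1$).** Then $I(g^m)=(v)\subset I(g^q)\subset(v)$, so $e(g^q)=1$ for all $q\mid m$, and the sum is $\sum_{q\mid m}\mu(m/q)=0$.

**Step 2 (for $e>1$, deform so that the origin becomes a simple fixed point of every iterate).** Let $A=L[[s]]$ and $\varphi_i=g_i(t)+s\,t_i$. Modulo $s$ we have $\varphi^{(q)}\equiv g^q$: by induction and (S2), $\varphi_i(\varphi^{(q-1)})=g_i(\varphi^{(q-1)})+s\varphi_i^{(q-1)}\equiv g_i(g^{q-1})$. So $\varphi_i^{(q)}-t_i$ reduces to $g_i^q(t)-t_i$, and Lemma 3 applies with $k=L$ and $c_q=0$, giving $d_q=e(g^q)<\infty$. Let $L'\supset L((s))$ be the field it provides.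

Here $f(0)=0$, so $0\in X_q$ for all $q$. Let $J$ be the linear part of $g$, with eigenvalues $\lambda_1,\dots,\lambda_r$ in an algebraic closure of $L$. The linear part of $f_0^q=\varphi^{(q)}(v)$ is $(J+s)^q$, and
$$\det\bigl((J+s)^q-1\bigr)=\prod_i\bigl((\lambda_i+s)^q-1\bigr)$$
is a polynomial in $s$, monic of degree $rq$. So it is nonzero in $L((s))$. Therefore the linear parts of the generators of $I(f_0^q)$ span $(v)/(v)^2$, and $I(f_0^q)=(v)$ by Nakayama. Thus $e(f_0^q)=1$ for all $q\mid m$.

**Step 3 (the orbit of the origin contributes nothing).** The orbit $\{0\}$ has size $1$ and contributes $\sum_{q\mid m}\mu(m/q)=0$ to (8), since $m>1$.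

**Step 4 (the other orbits have smaller multiplicity).** Let $O\ne\{0\}$ be an orbit of size $w$. In (7) with $q=m$ all summands are positive, and both $0$ and $x_O$ occur, so
$$e(g_O^{m/w})=e(f^m_{x_O})\le d_m-e(f_0^m)=e-1.$$
By the induction hypothesis for the field $L'$, the map $g_O$ and the integer $m/w$, the inner sum of (8) for $O$ is divisible by $m/w$. So $O$ contributes a multiple of $w\cdot(m/w)=m$. Hence the left side of (8), which is $\sum_{q\mid m}\mu(m/q)e(g^q)$, is divisible by $m$. $\square$

## 8. Proof of the congruence $d_n\equiv d_{n-1}\pmod{p^n}$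

Let $d_n=d_n(D)<\infty$. By (2), $d_0\le d_1\le\dots\le d_n<\infty$, so in particular $d_{n-1}\le d_n<\infty$. It remains to prove the congruence.

**Step 1 (apply the orbit formula to $\varphi=t+s\,Dt$).** Take $k=K$, $A=K[[s]]$, $m=p^n$. The divisors of $m$ are the $p^l$ with $0\le l\le n$. By Proposition 1, $\varphi_i^{(p^l)}-t_i=s^{p^l}F_i^{(p^l)}$, and the reductions mod $s$ of the $F_i^{(p^l)}$ are the $D^{p^l}t_i$. These generate an ideal of finite colength $d_l(D)$. So the hypotheses of Lemma 3 hold with $c_{p^l}=p^l$, and the number called $d_{p^l}$ there is $d_l(D)$. Since $\mu(1)=1$, $\mu(p)=-1$ and $\mu(p^j)=0$ for $j\ge2$, formula (8) reads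
$$d_n(D)-d_{n-1}(D)=\sum_{O\subset X_{p^n}}|O|\sum_{q'\mid p^n/|O|}\mu\Bigl(\frac{p^n/|O|}{q'}\Bigr)e(g_O^{q'}).\tag{9}$$

**Step 2 (each orbit contributes a multiple of $p^n$).** Let $O$ be an orbit of size $w\mid p^n$. By Lemma 3, $e(g_O^{p^n/w})=e(f^{p^n}_{x_O})<\infty$. So Theorem B, for the field $L'$, the map $g_O$ and the integer $p^n/w$, shows that the inner sum in (9) is divisible by $p^n/w$. Multiplying by $w$, the contribution of $O$ is divisible by $p^n$. Therefore $d_n\equiv d_{n-1}\pmod{p^n}$, which proves Theorem A, and with it the half of Theorem C that was left open in Section 3. $\blacksquare$
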